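\title{The vertex property of the product does not characterize alternative $C^*$-algebras}

\begin{abstract}
The product of a non-zero non-commutative $JB^*$-algebra $A$ is a norm-one element of the Banach space of continuous bilinear maps $A\times A\to A$. It is known to be a vertex of the closed unit ball of this space when $A$ is an alternative $C^*$-algebra. We show that the converse fails: for every $m\ge3$ the space $\mathbb C\mathbf 1\oplus\mathfrak{sl}_m(\mathbb C)$ carries the structure of a non-alternative non-commutative $JB^*$-algebra whose product is a vertex. The proof rests on an exact criterion for algebras built on a finite-dimensional spin factor, which we apply to compact simple Lie algebras. We also prove the converse for algebras whose type I factor representations have commutative, alternative or quasi-associative targets, and we describe the finite-dimensional algebras whose product is a vertex. There is no counterexample of dimension at most $6$, and there is one of dimension $9$.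
\end{abstract}

\section{Introduction}\label{sec:intro}

Algebras are complex and not assumed associative. We write $(x,y,z)=(xy)z-x(yz)$ for the associator and
\[
x\circ y=\tfrac12(xy+yx),\qquad [x,y]=xy-yx,\qquad U_x(y)=2\,x\circ(x\circ y)-x^2\circ y .
\]
An algebra is \emph{alternative} if $(x,x,y)=0=(y,x,x)$; linearizing, this says that the associator is an alternating trilinear map. It is \emph{flexible} if $(x,y,x)=0$, equivalently $(x,y,z)=-(z,y,x)$, and it is a \emph{non-commutative Jordan algebra} if it is flexible and $(x^2,y,x)=0$. In an associative algebra $U_x(y)=xyx$. A norm on an algebra is always assumed to satisfy $\|xy\|\le\|x\|\|y\|$.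

A \emph{non-commutative $JB^*$-algebra} is a complete normed non-commutative Jordan algebra with a conjugate-linear algebra involution $*$ such that $\|U_x(x^*)\|=\|x\|^3$ for all $x$. An \emph{alternative $C^*$-algebra} is a complete normed alternative algebra with a conjugate-linear algebra involution such that $\|x^*x\|=\|x\|^2$ for all $x$. Alternative $C^*$-algebras are non-commutative $JB^*$-algebras. The commutative members of the larger class are called \emph{$JB^*$-algebras}, and every non-commutative $JB^*$-algebra $A$ gives a $JB^*$-algebra $A^+=(A,\circ)$ with the same norm, involution and operators $U_x$. For a $C^*$-algebra $B$ and $\lambda\in[0,1]$, the \emph{quasi-associative} algebra $B^{(\lambda)}$, which is $B$ with the product $x\cdot y=\lambda xy+(1-\lambda)yx$, is a non-commutative $JB^*$-algebra (see Section~\ref{sec:positive}); this family joins $B=B^{(1)}$ to $B^+=B^{(1/2)}$.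

Let $X$ be a Banach space and $u\in X$ a norm-one element. The set $D(X,u)=\{f\in X^*:\|f\|=1=f(u)\}$ consists of the functionals that support the unit ball at $u$. The element $u$ is a \emph{vertex} of the closed unit ball if $D(X,u)$ separates the points of $X$: for every $x\ne0$ there is $f\in D(X,u)$ with $f(x)\neq0$. A vertex is a corner of the ball that is sharp in every direction. In $\mathbb C^2$ with the maximum norm, $(1,1)$ is a vertex, because both coordinate functionals support the ball there. In a Hilbert space of dimension at least $2$ there are no vertices, because $D(X,u)$ is a single point.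

For a non-zero non-commutative $JB^*$-algebra $A$ let $X_A$ be the Banach space of continuous bilinear maps $A\times A\to A$ with the usual norm, and let $p_A\in X_A$, $p_A(x,y)=xy$, be the product. We say that $A$ has the \emph{vertex property} if $p_A$ is a vertex of the closed unit ball of $X_A$. This is a rigidity property: the product cannot be moved in any non-zero direction without its norm growing to first order (Lemma~\ref{lem:firstorder}). The following fact is known, and we use it without proof:
\begin{equation}\label{eq:known}
\text{every non-zero alternative $C^*$-algebra has the vertex property.}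
\end{equation}
It is also known that the property can fail for non-commutative $JB^*$-algebras; Example~\ref{ex:three} below is an instance. This suggests the following question, posed in \cite{Revisited}.

\medskip
\noindent\textbf{Problem.} \emph{Is every non-zero non-commutative $JB^*$-algebra with the vertex property an alternative $C^*$-algebra?}
\medskip

The two families above point to a positive answer: a $JB^*$-algebra has the vertex property only if it is associative, and $B^{(\lambda)}$ with $0<\lambda<1$ has it only if $B$ is commutative (Theorem~\ref{thm:positive}). Nevertheless the answer is negative.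

\begin{theorem}\label{thm:main}
For $m\ge3$ let $A_m=\mathbb C\mathbf 1\oplus\mathfrak{sl}_m(\mathbb C)$ with the product
\[
(\alpha+x)(\beta+y)=\bigl(\alpha\beta+\tfrac12\operatorname{tr}(xy)\bigr)\mathbf 1+\alpha y+\beta x+\tfrac12[x,y],
\]
where $xy$ and $[x,y]$ on the right are formed with the matrix product, with the involution $(\alpha+x)^*=\bar\alpha+x^*$ (conjugate transpose), and with the spin-factor norm defined in Section~\ref{sec:spin}. Then $A_m$ is a non-commutative $JB^*$-algebra that is not alternative and has the vertex property.
\end{theorem}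

The algebra $A_m$ has dimension $m^2$, so the smallest one, $A_3$, has dimension $9$. For $m=2$ the formula gives $M_2(\mathbb C)$, because traceless $2\times2$ matrices satisfy $xy+yx=\operatorname{tr}(xy)1$.

The algebras $A_m$ belong to a family $A(E,\times)=\mathbb C\mathbf 1\oplus E_{\mathbb C}$, built in Section~\ref{sec:spin} from a Euclidean space $E$ and a skew product $\times$ with $|x\times y|\le|x\wedge y|$. In this family both properties in the Problem are statements about the cases of equality. The algebra is alternative if and only if equality holds for \emph{all} pairs $x,y$ (Lemma~\ref{lem:alt}). It has the vertex property if and only if the bivectors $x\wedge y$ for which equality holds \emph{span} $\Lambda^2E$ (Theorem~\ref{thm:criterion}). The second condition is weaker, and a large symmetry group can produce it from few cases of equality. This happens for the normalized bracket of a compact simple Lie algebra (Section~\ref{sec:lie}), which proves Theorem~\ref{thm:main}.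

The last two sections locate the counterexamples. Section~\ref{sec:positive} gives a positive answer under a condition on factor representations, which excludes only certain quadratic factors. Section~\ref{sec:findim} describes the finite-dimensional algebras with the vertex property and treats dimension at most $6$.

\section{Null directions}\label{sec:null}

Let $A$ be a non-zero non-commutative $JB^*$-algebra, $X=X_A$ and $p=p_A$. Then $\|p\|=1$. Indeed $\|p\|\le1$, and there is a self-adjoint $x\ne0$ (one of $a+a^*$, $i(a-a^*)$ for $a\neq0$), for which $\|x\|^3=\|U_x(x)\|=\|x\circ x^2\|\le\|p\|^2\|x\|^3$.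

Call $F\in X$ \emph{null} if $f(F)=0$ for all $f\in D(X,p)$. The vertex property says that $0$ is the only null element. To prove it one needs many functionals in $D(X,p)$, and Lemma~\ref{lem:triples} supplies them. To disprove it one needs to recognize a null element without knowing $D(X,p)$, and Lemmas~\ref{lem:firstorder} and~\ref{lem:compact} do that.

A \emph{norming triple} is a triple $(a,b,\varphi)\in A\times A\times A^*$ with $\|a\|=\|b\|=\|\varphi\|=1=\varphi(ab)$.

\begin{lemma}\label{lem:triples}
Let $F\in X$ be null. Then $\varphi(F(a,b))=0$ for every norming triple $(a,b,\varphi)$. In particular, if $\|a\|=\|b\|=1$ and $ab$ is a vertex of the closed unit ball of $A$, then $F(a,b)=0$.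
\end{lemma}

\begin{proof}
The functional $G\mapsto\varphi(G(a,b))$ on $X$ has norm at most $1$ and takes the value $1$ at $p$, so it lies in $D(X,p)$. If $ab$ is a vertex, then $(a,b,\varphi)$ is a norming triple for each $\varphi\in D(A,ab)$, and these $\varphi$ separate the points of $A$.
\end{proof}

The vertices of the ball of $A$ that we use are unitary operators. Inner products of complex Hilbert spaces are written $(\cdot\mid\cdot)$.

\begin{lemma}\label{lem:unitary}
Let $Y$ be a closed subspace of $B(\mathcal H)$ with the operator norm. Every unitary operator $w\in Y$ is a vertex of the closed unit ball of $Y$.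
\end{lemma}

\begin{proof}
For a unit vector $\xi$ the functional $c\mapsto(c\xi\mid w\xi)$ lies in $D(Y,w)$. If all of these vanish at $c$, then $(w^*c\xi\mid\xi)=0$ for all $\xi$. Hence $w^*c=0$ by polarization, and $c=0$.
\end{proof}

\begin{example}\label{ex:cstar}
Let $B\subset B(\mathcal H)$ be a unital $C^*$-algebra and let $F$ be null. If $u,v\in B$ are unitary, so is $uv$, and the two lemmas give $F(u,v)=0$. The unitaries span $B$, since a self-adjoint contraction $h$ is the mean of the unitaries $h\pm i(1-h^2)^{1/2}$. Hence $F=0$, which proves \eqref{eq:known} for $B$. The argument does not need every product of unitaries to be unitary. It needs the tensors $u\otimes v$ with $uv$ a vertex to span $B\otimes B$. The counterexamples live in the gap between these two conditions.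
\end{example}

\begin{lemma}\label{lem:firstorder}
An element $F\in X$ is null if and only if $\|p+zF\|\le1+o(|z|)$ as $z\to0$ in $\mathbb C$.
\end{lemma}

\begin{proof}
Suppose that the estimate holds and let $f\in D(X,p)$. For $z$ with $zf(F)\ge0$ we have $1+|z||f(F)|=f(p+zF)\le1+o(|z|)$, so $f(F)=0$.

Suppose that the estimate fails. Then there are $\delta>0$ and $0\ne z_k\to0$ with $\|p+z_kF\|\ge1+\delta|z_k|$. Choose $f_k\in X^*$ of norm one with $f_k(p+z_kF)=\|p+z_kF\|$. Since $|f_k(p)|\le1$, we get $|f_k(F)|\ge\delta$; also $f_k(p)=\|p+z_kF\|-z_kf_k(F)\to1$. A weak$^*$ cluster point $f$ of $(f_k)$ satisfies $\|f\|\le1$, $f(p)=1$ and $|f(F)|\ge\delta$, so $F$ is not null.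
\end{proof}

In finite dimension the first statement of Lemma~\ref{lem:triples} has a converse, and it suffices to test triples whose first two entries lie in a set that generates the unit ball. We need this uniformly over a family of maps. Let $\mathbb T$ be the unit circle.

\begin{lemma}\label{lem:compact}
Let $\dim A<\infty$, let $C\subset A$ be a compact set such that the closed unit ball of $A$ is the closed convex hull of $\mathbb TC$, and let $\mathcal F\subset X$ be compact. Suppose that $\varphi(F(u,v))=0$ for every $F\in\mathcal F$ and every norming triple $(u,v,\varphi)$ with $u,v\in C$. Then for each $\delta>0$ there is $t_0>0$ such that $\|p+zF\|\le1+\delta|z|$ whenever $|z|\le t_0$ and $F\in\mathcal F$. In particular, every $F\in\mathcal F$ is null.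
\end{lemma}

\begin{proof}
For $G\in X$ the function $\|G(a,b)\|$ is continuous, convex and $\mathbb T$-invariant in each variable, so $\|G\|=\max_{u,v\in C}\|G(u,v)\|$. If the claim fails, there are $\delta>0$, $0\ne z_k\to0$ and $F_k\in\mathcal F$ with $\|p+z_kF_k\|>1+\delta|z_k|$. Choose $u_k,v_k\in C$ and $\varphi_k\in A^*$ of norm one with
\[
\varphi_k(u_kv_k)+z_k\varphi_k(F_k(u_k,v_k))=\|p+z_kF_k\|>1+\delta|z_k| .
\]
As $|\varphi_k(u_kv_k)|\le1$, we get $|\varphi_k(F_k(u_k,v_k))|>\delta$, and $\varphi_k(u_kv_k)\to1$ because $\mathcal F$ is bounded. Along a subsequence everything converges, to $u,v\in C$, $F\in\mathcal F$ and $\varphi$ with $\|\varphi\|=1=\varphi(uv)$ and $|\varphi(F(u,v))|\ge\delta$. Since $\|u\|,\|v\|\le1$ and $\|uv\|\ge1$, both norms equal $1$. So $(u,v,\varphi)$ is a norming triple that contradicts the hypothesis. The last claim follows from Lemma~\ref{lem:firstorder}.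
\end{proof}

\section{Algebras built on a spin factor}\label{sec:spin}

Let $E$ be a Euclidean space of dimension $n<\infty$, and let $\times:E\times E\to E$ be a bilinear map such that the trilinear form $\langle x\times y,z\rangle$ is alternating. Thus $x\times y=-y\times x$, the vector $x\times y$ is orthogonal to $x$ and $y$, and each operator $x\times\cdot$ is skew. We assume
\begin{equation}\label{eq:contr}
|x\times y|\le|x\wedge y|=\bigl(|x|^2|y|^2-\langle x,y\rangle^2\bigr)^{1/2}\qquad(x,y\in E),
\end{equation}
where $|x\wedge y|$ is the norm in the Euclidean space $\Lambda^2E$, that is, the area of the parallelogram spanned by $x$ and $y$. Extend $\langle\cdot,\cdot\rangle$ and $\times$ complex-bilinearly to the complexification $E_{\mathbb C}$, let $x\mapsto\bar x$ be the conjugation of $E_{\mathbb C}$ that fixes $E$, and put $A(E,\times)=\mathbb C\mathbf 1\oplus E_{\mathbb C}$ with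
\[
(\alpha+x)(\beta+y)=(\alpha\beta+\langle x,y\rangle)\mathbf 1+\alpha y+\beta x+i\,x\times y,\qquad(\alpha+x)^*=\bar\alpha+\bar x .
\]
For $x,y\in E_{\mathbb C}$ we have $x\circ y=\langle x,y\rangle\mathbf 1$ and $\frac12[x,y]=i\,x\times y$. So the symmetrized algebra $A(E,0)$, called the \emph{spin factor} of $E$, does not depend on $\times$, and $\times$ is the commutator. Write $A=A(E,\times)$.

\subsection*{The algebraic structure}
The map $*$ is an algebra involution, because for $x,y\in E_{\mathbb C}$ we have $(xy)^*=\langle\bar x,\bar y\rangle\mathbf 1-i\,\bar x\times\bar y=\bar y\bar x$. Associators with an entry $\mathbf 1$ vanish, so $(\alpha+x,\beta+y,\gamma+z)=(x,y,z)$. Since $\langle x\times y,x\rangle=0$,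
\[
(xy)x=\langle x,y\rangle x-(x\times y)\times x,\qquad x(yx)=\langle x,y\rangle x-x\times(y\times x),
\]
and these agree by two uses of skew-symmetry. So $A$ is flexible. For $a=\alpha+x$ we have $a^2=2\alpha a+(\langle x,x\rangle-\alpha^2)\mathbf 1$, hence $(a^2,b,a)=2\alpha(a,b,a)=0$. Thus $A$ is a non-commutative Jordan algebra.

\subsection*{The norm}
The axiom $\|U_a(a^*)\|=\|a\|^3$ involves only $\circ$ and $*$, so we look for a norm on the spin factor. Choose traceless self-adjoint matrices $s_1,\dots,s_n$ with $s_js_k+s_ks_j=2\delta_{jk}1$ (Clifford matrices). For instance, on the exterior algebra $\Lambda\mathbb C^n$ let $\varepsilon_j$ be exterior multiplication by the $j$th basis vector and $s_j=\varepsilon_j+\varepsilon_j^*$; the relations follow from $\varepsilon_j\varepsilon_k+\varepsilon_k\varepsilon_j=0$ and $\varepsilon_j\varepsilon_k^*+\varepsilon_k^*\varepsilon_j=\delta_{jk}1$, and the trace vanishes because $s_j$ interchanges even and odd degrees. Sending an orthonormal basis of $E$ to $s_1,\dots,s_n$ defines a linear map $s$ on $E_{\mathbb C}$ with $s(x)^*=s(\bar x)$ and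 $s(x)s(y)+s(y)s(x)=2\langle x,y\rangle1$. For $a=\alpha+x\in A$ put $\hat a=\alpha1+s(x)$. The map $a\mapsto\hat a$ preserves $\circ$ and $*$. It is injective: if $\hat a=0$, the trace gives $\alpha=0$, and then $\langle x,y\rangle=0$ for all $y$. The \emph{spin-factor norm} is $\|a\|=\|\hat a\|$, the operator norm. Since $\widehat{U_a(b)}=\hat a\hat b\hat a$, we have $\|U_a(a^*)\|=\|\hat a\hat a^*\hat a\|=\|a\|^3$.

It remains to prove $\|ab\|\le\|a\|\|b\|$. The map $a\mapsto\hat a$ ignores $\times$, so this has to come from a description of the unit ball. Let $V=\mathbb R\mathbf 1\oplus iE$, a Euclidean space with $|\alpha+ix|^2=\alpha^2+|x|^2$, and let $S$ be its unit sphere. Then $A=V\oplus iV$, so $S$ spans $A$ over $\mathbb C$. For $v=\alpha+ix\in V$,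
\[
\hat v^*\hat v=(\alpha1-is(x))(\alpha1+is(x))=|v|^21 .
\]
Hence $\|v\|=|v|$ on $V$, the elements of $S$ are unitary matrices, and by Lemma~\ref{lem:unitary} \emph{every element of $S$ is a vertex of the closed unit ball of $A$}. Polarization gives $\hat v^*\hat w+\hat w^*\hat v=2\langle v,w\rangle_V1$ for $v,w\in V$.

\begin{lemma}\label{lem:ball}
Every $a\in A$ can be written $a=\zeta(v+iw)$ with $\zeta\in\mathbb T$ and $v,w\in V$ orthogonal, and then $\|a\|=|v|+|w|$. The closed unit ball of $A$ is the convex hull of $\mathbb TS$.
\end{lemma}

\begin{proof}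
Extend $\langle\cdot,\cdot\rangle_V$ complex-bilinearly to $A=V\oplus iV$ and choose $\zeta\in\mathbb T$ so that $\langle\bar\zeta a,\bar\zeta a\rangle_V=\bar\zeta^2\langle a,a\rangle_V$ is real. Writing $\bar\zeta a=v+iw$, the imaginary part of this number is $2\langle v,w\rangle_V$, so $v\perp w$. If $v=0$ or $w=0$, then $\|a\|=|v|+|w|$ and $a$ is a non-negative multiple of an element of $\mathbb TS$. Otherwise $v=|v|v_0$ and $w=|w|w_0$ with $v_0,w_0\in S$ orthogonal. The unitary $k=\hat v_0^*\hat w_0$ satisfies $k^*=-k$, so $ik$ is a self-adjoint unitary, and $\bar\zeta\hat a=\hat v_0(|v|1+|w|\,ik)$. If $ik=-1$, then $w_0=iv_0\in V\cap iV=0$, which is false. So $1$ is an eigenvalue of $ik$, and $\|a\|=|v|+|w|$. Consequently $a/\|a\|$ is a convex combination of $\zeta v_0$ and $\zeta iw_0$. The convex hull of $\mathbb TS$ thus contains the unit sphere of $A$, hence the ball, and it is contained in the ball.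
\end{proof}

The formula for $\|a\|$ shows that the norm does not depend on the choice of Clifford matrices. The next identity is the key to everything that follows; its proof does not use \eqref{eq:contr}.

\begin{lemma}\label{lem:defect}
Let $u=\alpha+ix$ and $v=\beta+iy$ lie in $S$. Then $uv\in V$ and
\[
\|uv\|^2=1-\bigl(|x\wedge y|^2-|x\times y|^2\bigr).
\]
\end{lemma}

\begin{proof}
We have $uv=(\alpha\beta-\langle x,y\rangle)\mathbf 1+i(\alpha y+\beta x-x\times y)\in V$. Since $x\times y\perp x,y$, and the terms $\pm2\alpha\beta\langle x,y\rangle$ cancel,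
\begin{align*}
|uv|^2&=\alpha^2\beta^2+\langle x,y\rangle^2+\alpha^2|y|^2+\beta^2|x|^2+|x\times y|^2\\
&=(\alpha^2+|x|^2)(\beta^2+|y|^2)-|x\wedge y|^2+|x\times y|^2.\qedhere
\end{align*}
\end{proof}

By \eqref{eq:contr}, $\|uv\|\le1$ on $S\times S$, and Lemma~\ref{lem:ball} extends this to the whole unit ball. This is the only use of \eqref{eq:contr} in the construction, and the lemma with $\alpha=\beta=0$ shows that it cannot be avoided. We have proved:

\begin{proposition}\label{prop:jb}
$A(E,\times)$ with the spin-factor norm is a unital non-commutative $JB^*$-algebra.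
\end{proposition}

\begin{lemma}\label{lem:alt}
$A(E,\times)$ is alternative if and only if $|x\times y|=|x\wedge y|$ for all $x,y\in E$.
\end{lemma}

\begin{proof}
For $x,y\in E_{\mathbb C}$ we have $x^2y=\langle x,x\rangle y$ and $x(xy)=\langle x,y\rangle x-x\times(x\times y)$, so
\begin{equation}\label{eq:leftalt}
(x,x,y)=\langle x,x\rangle y-\langle x,y\rangle x+x\times(x\times y).
\end{equation}
Let $A$ be alternative and $x,y\in E$ orthonormal. Then $y=-x\times(x\times y)$, and pairing with $y$ gives $1=|x\times y|^2$ because $x\times\cdot$ is skew. Both $|x\times y|$ and $|x\wedge y|$ are unchanged when a multiple of $x$ is added to $y$, and both are homogeneous, so equality holds for all pairs.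

Conversely, assume that equality always holds. For a unit vector $x\in E$ the skew operator $T=x\times\cdot$ kills $x$ and is isometric on $x^\perp$, so $-T^2=T^*T$ is the orthogonal projection onto $x^\perp$. Thus \eqref{eq:leftalt} vanishes for unit $x$, and by homogeneity for all $x,y\in E$. A polynomial map that vanishes on $E\times E$ vanishes on $E_{\mathbb C}\times E_{\mathbb C}$, so $(a,a,b)=0$ in $A$. Flexibility gives $(b,a,a)=-(a,a,b)=0$.
\end{proof}

\section{The vertex criterion}\label{sec:criterion}

By Lemma~\ref{lem:defect} the product attains its norm at $(\alpha+ix,\beta+iy)\in S\times S$ exactly when $x\wedge y$ lies in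
\[
N=\{x\wedge y:\ x,y\in E,\ |x\times y|=|x\wedge y|\}\subset\Lambda^2E .
\]
(The vector $x\times y$ is a linear function of $x\wedge y$, so the condition depends only on the bivector.) The case $n=3$ shows what happens when $N$ is small.

\begin{example}\label{ex:three}
Let $E=\mathbb R^3$ with $x\times y=\kappa\,x\times_0y$, where $\times_0$ is the usual cross product and $|\kappa|\le1$. Identify the standard basis of $E$ with the Pauli matrices, which are Clifford matrices with $\frac12[x,y]=i\,x\times_0y$. Then $A=M_2(\mathbb C)^{(\lambda)}$ with $\lambda=(1+\kappa)/2$. Since $|x\times y|=|\kappa||x\wedge y|$, the algebra is alternative for $|\kappa|=1$, and $N=\{0\}$ for $|\kappa|<1$. Let $|\kappa|<1$ and $F(\alpha+x,\beta+y)=x\times_0y$. For $u=\alpha+ix$, $v=\beta+iy$ in $S$ and $r=|x\wedge y|$ we have $\|F(u,v)\|=r$ and $\|uv\|=(1-(1-\kappa^2)r^2)^{1/2}$, so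
\[
\|uv+zF(u,v)\|\le1-\tfrac12(1-\kappa^2)r^2+|z|r\le1+\frac{|z|^2}{2(1-\kappa^2)} .
\]
By Lemmas~\ref{lem:ball} and~\ref{lem:firstorder}, $F\neq0$ is null and the vertex property fails. The perturbation $F$ is non-zero only at pairs where the product has room below norm one.
\end{example}

\begin{theorem}\label{thm:criterion}
$A(E,\times)$ has the vertex property if and only if $N$ spans $\Lambda^2E$.
\end{theorem}

\begin{proof}
Suppose that $N$ spans, and let $F$ be null. For $v\in S$ the products $\mathbf 1v=v\mathbf 1=v$ are vertices, so $F(\mathbf 1,v)=F(v,\mathbf 1)=0$ by Lemma~\ref{lem:triples}. Since $S$ spans $A$, we get $F(\mathbf 1,\cdot)=F(\cdot,\mathbf 1)=0$. Let $x,y\in E$ be unit vectors with $|x\times y|=|x\wedge y|$. By Lemma~\ref{lem:defect}, $(ix)(iy)\in S$ is a vertex, so $F(x,y)=-F(ix,iy)=0$. This applies to $y=x$, so $F$ is alternating on $E$, and $F(x,y)=L(x\wedge y)$ on $E\times E$ for a real-linear map $L:\Lambda^2E\to A$. It also shows, after scaling, that $L$ vanishes on $N$. Hence $L=0$, so $F$ vanishes on $E_{\mathbb C}\times E_{\mathbb C}$, and $F=0$.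

Suppose that $N$ does not span. Let $\ell\ne0$ be a real-linear functional on $\Lambda^2E$ that vanishes on $N$, extend it complex-linearly to $\Lambda^2E_{\mathbb C}$, and put $F(\alpha+x,\beta+y)=\ell(x\wedge y)\mathbf 1$. Then $F\ne0$. Let $(u,v,\varphi)$ be a norming triple with $u=\alpha+ix$ and $v=\beta+iy$ in $S$. Then $\|uv\|=1$, so $x\wedge y\in N$ by Lemma~\ref{lem:defect}, and $F(u,v)=-\ell(x\wedge y)\mathbf 1=0$. By Lemma~\ref{lem:ball} we may apply Lemma~\ref{lem:compact} with $C=S$ and $\mathcal F=\{F\}$. So $F$ is null.
\end{proof}

\section{Compact simple Lie algebras}\label{sec:lie}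

We need a product $\times$ for which equality in \eqref{eq:contr} fails for some pairs but holds for a spanning set. A Lie bracket vanishes on commuting pairs, and it is preserved by a group that moves any case of equality around.

Let $\mathfrak g$ be a compact simple Lie algebra with an invariant inner product, so that $\langle[x,y],z\rangle$ is alternating. Let $\mathfrak t$ be a maximal abelian subalgebra; its dimension is the rank of $\mathfrak g$. We recall the standard facts.
\begin{itemize}
\item[(L1)] The complexification $\mathfrak g_{\mathbb C}$ is simple, and $\mathfrak g_{\mathbb C}=\mathfrak t_{\mathbb C}\oplus\bigoplus_\beta\mathfrak g_\beta$, where the roots $\beta$ are non-zero elements of $\mathfrak t^*$ and $\mathfrak g_\beta=\{e:[t,e]=i\beta(t)e\text{ for all }t\in\mathfrak t\}$ is one-dimensional. Conjugation interchanges $\mathfrak g_\beta$ and $\mathfrak g_{-\beta}$.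
\item[(L2)] The group $\operatorname{Int}(\mathfrak g)$ generated by the maps $\exp(\operatorname{ad}q)$, $q\in\mathfrak g$, consists of isometric automorphisms, and every element of $\mathfrak g$ is conjugate under it to an element of $\mathfrak t$.
\item[(L3)] Identify $\mathfrak t^*$ with $\mathfrak t$ by the inner product. For roots $\beta,\theta$ the number $2\langle\beta,\theta\rangle/|\theta|^2$ is an integer.
\end{itemize}
Let $\theta$ be a root of maximal length. For $x\in\mathfrak t$ the operator $\operatorname{ad}x$ is skew with eigenvalues $0$ and $i\beta(x)$, so $|[x,y]|\le|\theta||x||y|$ for all $y\in\mathfrak g$. By (L2) this holds for all $x,y\in\mathfrak g$, and replacing $y$ by its component orthogonal to $x$ gives $|[x,y]|\le|\theta||x\wedge y|$. Hence $x\times y=|\theta|^{-1}[x,y]$ satisfies the hypotheses of Section~\ref{sec:spin}. Put $A_{\mathfrak g}=A(\mathfrak g,\times)$.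

\begin{theorem}\label{thm:lie}
For every compact simple Lie algebra $\mathfrak g$, the algebra $A_{\mathfrak g}$ has the vertex property. If $\operatorname{rank}\mathfrak g\ge2$, then $A_{\mathfrak g}$ is not alternative, hence not an alternative $C^*$-algebra.
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:lie}]
Let $E$ be the space of traceless Hermitian $m\times m$ matrices with $\langle x,y\rangle=\frac12\operatorname{tr}(xy)$ and the Lie bracket $-i[x,y]$. The map $x\mapsto-ix$ is an isomorphism onto $\mathfrak{su}(m)$, which is compact simple of rank $m-1$. Here $E_{\mathbb C}=\mathfrak{sl}_m(\mathbb C)$, and the conjugation is the conjugate transpose. Let $\mathfrak t$ be the diagonal matrices in $E$. For $x=\operatorname{diag}(t_1,\dots,t_m)$ and the matrix units $E_{jk}$ we have $-i[x,E_{jk}]=i(t_k-t_j)E_{jk}$, so the roots are the functionals $t_k-t_j$, $j\neq k$. Each has norm $2$: if $\frac12\sum t_l^2=1$, then $(t_k-t_j)^2\le2(t_k^2+t_j^2)\le4$, with equality for $x=E_{kk}-E_{jj}$. Thus $x\times y=-\frac i2[x,y]$ and $i\,x\times y=\frac12[x,y]$,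 so $A_{\mathfrak{su}(m)}=A_m$. Proposition~\ref{prop:jb} and Theorem~\ref{thm:lie} finish the proof.
\end{proof}

For the proof of Theorem~\ref{thm:lie} let $M\subset\Lambda^2\mathfrak g$ be the span of $N$. The group $\operatorname{Int}(\mathfrak g)$ preserves $N$, hence $M$. Differentiating $\exp(t\operatorname{ad}q)$ at $t=0$ and complexifying, we see that $M_{\mathbb C}\subset\Lambda^2\mathfrak g_{\mathbb C}$ is invariant under the action
\begin{equation}\label{eq:action}
q\cdot(x\wedge y)=[q,x]\wedge y+x\wedge[q,y]\qquad(q\in\mathfrak g_{\mathbb C}).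
\end{equation}
We must show that $M_{\mathbb C}=\Lambda^2\mathfrak g_{\mathbb C}$. The difficulty is that \eqref{eq:action} has two terms, and only their sum is known to lie in $M_{\mathbb C}$. The remedy is to fix a first factor $e$ and act by elements that commute with $e$. We first do this for $A_3$.

\begin{example}\label{ex:su3}
Let $m=3$. Since $M_{\mathbb C}$ is a complex subspace, we may use the matrix commutator in \eqref{eq:action}. The matrices $\operatorname{diag}(1,-1,0)$ and $\operatorname{diag}(1,1,-2)/\sqrt3$ are orthonormal and commute, so $A_3$ is not alternative by Lemma~\ref{lem:alt}. The elements of $E$ supported in rows and columns $1,3$ form a copy of the space $E$ for $m=2$, with the same inner product and the same $\times$. As $A_2=M_2(\mathbb C)$ is alternative, equality holds in \eqref{eq:contr} on this copy. With $e=E_{13}$, $f=E_{31}$, $h=E_{11}-E_{33}$ this gives $e\wedge h,\ e\wedge f,\ h\wedge f\in M_{\mathbb C}$, which is three dimensions out of $\binom82=28$.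

The matrices $E_{12}$ and $E_{23}$ commute with $e$. So if $e\wedge z\in M_{\mathbb C}$, then $e\wedge[q,z]\in M_{\mathbb C}$ for $q=E_{12},E_{23}$. Starting from $z=h$ and $z=f$ we find
\begin{gather*}
[E_{12},h]=-E_{12},\quad[E_{23},h]=-E_{23},\quad[E_{12},f]=-E_{32},\quad[E_{23},f]=E_{21},\\
[E_{12},E_{21}]=E_{11}-E_{22}.
\end{gather*}
Together with $e,h,f$ these span $\mathfrak{sl}_3(\mathbb C)$, so $E_{13}\wedge z\in M_{\mathbb C}$ for all $z$. Conjugation by permutation matrices preserves $N$, so $E_{jk}\wedge z\in M_{\mathbb C}$ for all $j\ne k$ and all $z$. One bivector is left, the wedge of two diagonal matrices, on which $\times$ vanishes. It is reached by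
\[
(E_{11}-E_{22})\wedge z=E_{12}\cdot(E_{21}\wedge z)-E_{21}\wedge[E_{12},z]\in M_{\mathbb C}.
\]
\end{example}

\begin{proof}[Proof of Theorem~\ref{thm:lie}]
If the rank is at least $2$, an orthonormal pair in $\mathfrak t$ has $|x\times y|=0\ne1=|x\wedge y|$, and $A_{\mathfrak g}$ is not alternative by Lemma~\ref{lem:alt}. By Theorem~\ref{thm:criterion} it remains to show that $M_{\mathbb C}=\Lambda^2\mathfrak g_{\mathbb C}$.

\emph{Step 1: equality on a three-dimensional subspace.} Let $H\in\mathfrak t$ represent $\theta$, so $|H|=|\theta|$ and $\beta(H)=\langle\beta,\theta\rangle$. Let $P=(\mathfrak g_\theta\oplus\mathfrak g_{-\theta})\cap\mathfrak g$, a real plane with complexification $\mathfrak g_\theta\oplus\mathfrak g_{-\theta}$. On $P$ we have $(\operatorname{ad}H)^2=-|\theta|^4$, so $P$ lies in the range of the skew operator $\operatorname{ad}H$ and is orthogonal to $H$. For $y\in P$,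
\[
|[H,y]|^2=-\langle[H,[H,y]],y\rangle=|\theta|^4|y|^2,
\]
so $|H\times y|=|\theta||y|=|H\wedge y|$ and $H\wedge y\in N$. For $0\ne y\in P$ put $y'=|\theta|^{-2}[H,y]\in P$. Then $y'\perp y$, $|y'|=|y|$, and $\langle[y,y'],H\rangle=\langle[H,y],y'\rangle=|\theta|^2|y|^2$. By the Cauchy--Schwarz inequality $|[y,y']|\ge|\theta||y|^2$, that is, $|y\times y'|\ge|y\wedge y'|$, and $y\wedge y'\in N$ by \eqref{eq:contr}. Hence $\Lambda^2(\mathbb RH\oplus P)\subset M$.

Let $0\ne e\in\mathfrak g_\theta$ and $h=2H/(i|\theta|^2)$. The bracket $[e,\bar e]$ commutes with $\mathfrak t$, so it lies in $\mathfrak t_{\mathbb C}$, and $\langle[e,\bar e],t\rangle=\langle[t,e],\bar e\rangle=i\theta(t)\langle e,\bar e\rangle$ for $t\in\mathfrak t$. Thus $[e,\bar e]=i\langle e,\bar e\rangle H$ with $\langle e,\bar e\rangle>0$, and there is $f\in\mathfrak g_{-\theta}$ with $[e,f]=h$. Complexifying the inclusion above gives $e\wedge h,\ e\wedge f\in M_{\mathbb C}$.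

\emph{Step 2: the grading.} The operator $\operatorname{ad}h$ acts on $\mathfrak t_{\mathbb C}$ by $0$ and on $\mathfrak g_\beta$ by the integer $2\langle\beta,\theta\rangle/|\theta|^2$. We have $|\langle\beta,\theta\rangle|\le|\beta||\theta|\le|\theta|^2$, where the second inequality uses that $\theta$ is longest, and equality in both forces $\beta=\pm\theta$. Let $\mathfrak g(j)$ be the eigenspace of $\operatorname{ad}h$ for the eigenvalue $j$. Then
\[
\mathfrak g_{\mathbb C}=\bigoplus_{j=-2}^2\mathfrak g(j),\qquad\mathfrak g(2)=\mathbb Ce,\qquad\mathfrak g(-2)=\mathbb Cf,\qquad[\mathfrak g(j),\mathfrak g(k)]\subset\mathfrak g(j+k).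
\]

\emph{Step 3: $e\wedge z\in M_{\mathbb C}$ for all $z$.} Let $R=\{z\in\mathfrak g_{\mathbb C}:e\wedge z\in M_{\mathbb C}\}$, a subspace that contains $e,h,f$. For $q\in\mathfrak g(1)$ we have $[q,e]\in\mathfrak g(3)=0$, so \eqref{eq:action} gives $[q,R]\subset R$. From $[q,h]=-q$ we get $\mathfrak g(1)\subset R$. For $z\in\mathfrak g(-1)$ we have $[f,z]\in\mathfrak g(-3)=0$, so
\[
[f,[e,z]]=[[f,e],z]+[e,[f,z]]=-[h,z]=z .
\]
Thus $z=-[[e,z],f]\in[\mathfrak g(1),f]\subset R$, and $\mathfrak g(-1)\subset R$. Then $[\mathfrak g(1),\mathfrak g(-1)]\subset R$, and $[\mathfrak g(2),\mathfrak g(-2)]=\mathbb Ch\subset R$. Therefore $R$ contains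
\[
I=\mathfrak k\oplus\bigoplus_{j\ne0}\mathfrak g(j),\qquad\mathfrak k=[\mathfrak g(1),\mathfrak g(-1)]+[\mathfrak g(2),\mathfrak g(-2)]\subset\mathfrak g(0).
\]
We claim that $I$ is an ideal. Take $a\in\mathfrak g(j)$ and $b\in I\cap\mathfrak g(k)$. If $j+k\ne0$, then $[a,b]\in\mathfrak g(j+k)\subset I$. If $j=-k\neq0$, then $[a,b]\in\mathfrak k$ by definition. If $j=k=0$, then $b\in\mathfrak k$, and the Jacobi identity $[a,[x,y]]=[[a,x],y]+[x,[a,y]]$ for $x\in\mathfrak g(l)$, $y\in\mathfrak g(-l)$ gives $[a,b]\in\mathfrak k$. As $I\ne0$ and $\mathfrak g_{\mathbb C}$ is simple, $I=R=\mathfrak g_{\mathbb C}$.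

\emph{Step 4: from $e$ to all first factors.} The subspace $I'=\{x:x\wedge z\in M_{\mathbb C}\text{ for all }z\}$ is an ideal, because $[y,x]\wedge z=y\cdot(x\wedge z)-x\wedge[y,z]$. It contains $e$, so $I'=\mathfrak g_{\mathbb C}$ and $M_{\mathbb C}=\Lambda^2\mathfrak g_{\mathbb C}$.
\end{proof}

\begin{remark}
Simplicity is needed. Let $E=\mathbb R^3\oplus\mathbb R^3$ with the cross product in each summand, which corresponds to $\mathfrak{su}(2)\oplus\mathfrak{su}(2)$. Then $|x\times y|$ is the norm of the orthogonal projection of $x\wedge y$ onto $\Lambda^2\mathbb R^3\oplus\Lambda^2\mathbb R^3$. So \eqref{eq:contr} holds, and $N$ lies in this proper subspace of $\Lambda^2E$.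
\end{remark}

\section{A positive theorem}\label{sec:positive}

To deduce alternativity from the vertex property we look for a family of bilinear maps that all vanish exactly when $A$ is alternative, and we try to show that they are null. We first note that alternativity is all that has to be proved.

\begin{lemma}\label{lem:altcstar}
An alternative non-commutative $JB^*$-algebra is an alternative $C^*$-algebra.
\end{lemma}

\begin{proof}
In an alternative algebra $2\,x\circ(x\circ y)=\frac12(x^2y+2x(yx)+yx^2)$, so $U_x(y)=x(yx)$. Then $\|x\|^3=\|x(x^*x)\|\le\|x\|\|x^*x\|$ gives $\|x\|^2\le\|x^*x\|\le\|x^*\|\|x\|$. Hence $\|x\|\le\|x^*\|$ for all $x$, so $\|x^*\|=\|x\|$ and $\|x^*x\|=\|x\|^2$.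
\end{proof}

The maps $(a,b)\mapsto(a,c,b)$ detect associativity. To detect alternativity we subtract the alternating part of the associator. For $c\in A$ put
\[
F_c(a,b)=3(a,c,b)-\Sigma(a,c,b),\qquad\Sigma(a,c,b)=(a,c,b)+(c,b,a)+(b,a,c).
\]
The map $\Sigma$ is invariant under cyclic permutations, and flexibility gives $\Sigma(b,c,a)=(b,c,a)+(c,a,b)+(a,b,c)=-\Sigma(a,c,b)$. So $\Sigma$ is alternating. If all $F_c$ vanish, the associator equals $\Sigma/3$ and is alternating; if the associator is alternating, $\Sigma$ is three times the associator. Thus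
\begin{equation}\label{eq:Fc}
F_c=0\text{ for all }c\in A\iff A\text{ is alternative.}
\end{equation}
If $A$ is commutative, the six terms of $\Sigma$ cancel in pairs, so $\Sigma=0$ and $F_c(a,b)=3[L_b,L_a]c$, where $L_a$ is multiplication by $a$.

We show that $F_c$ is null, with uniform estimates, in two kinds of building blocks, and then pass to general algebras through factor representations.

\subsection*{Algebras of operators}
Let $0\le\lambda\le1$, $\mu=1-\lambda$, and $x\cdot y=\lambda xy+\mu yx$ for operators $x,y$. Then
\begin{align*}
(x\cdot y)\cdot z&=\lambda^2xyz+\lambda\mu(yxz+zxy)+\mu^2zyx,\\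
x\cdot(y\cdot z)&=\lambda^2xyz+\lambda\mu(xzy+yzx)+\mu^2zyx,
\end{align*}
so the associator of the product $\cdot$ is
\begin{equation}\label{eq:assoc}
(x,y,z)=\lambda\mu\,[y,[x,z]],
\end{equation}
with operator commutators. It vanishes for $z=x$ and for the pair $x^2,x$, so $B^{(\lambda)}$ is a non-commutative Jordan algebra. Moreover $(x\cdot y)^*=y^*\cdot x^*$, $\|x\cdot y\|\le\|x\|\|y\|$, and $\circ$ and $U$ are those of $B$. Hence $B^{(\lambda)}$ is a non-commutative $JB^*$-algebra.

\begin{lemma}\label{lem:operators}
Let $A$ be a closed $*$-invariant subspace of $B(\mathcal H)$ that is closed under $a\cdot b=\lambda ab+\mu ba$. In $(A,\cdot)$ we have $F_c(a,b)=3\lambda\mu[c,[a,b]]$ and $\|p+zF_c\|\le1+\frac92|z|^2\|c\|^2$.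
\end{lemma}

\begin{proof}
By \eqref{eq:assoc} and the Jacobi identity $\Sigma=0$, which gives the formula for $F_c$. As in Example~\ref{ex:three}, we compare a quadratic gain in the product with a linear loss in the perturbation. Let $\|a\|,\|b\|\le1$, $d=[a,b]$, let $\xi,\eta$ be unit vectors, and put $s=\|d\xi\|$, $s'=\|d^*\eta\|$. The Hilbert space identity $\|\lambda\xi_1+\mu\xi_2\|^2=\lambda\|\xi_1\|^2+\mu\|\xi_2\|^2-\lambda\mu\|\xi_1-\xi_2\|^2$ with $\xi_1=ab\xi$, $\xi_2=ba\xi$ gives
\[
|((a\cdot b)\xi\mid\eta)|\le(1-\lambda\mu s^2)^{1/2}\le1-\tfrac12\lambda\mu s^2 .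
\]
With $\xi_1=b^*a^*\eta$, $\xi_2=a^*b^*\eta$ it gives $|(\xi\mid(a\cdot b)^*\eta)|\le1-\frac12\lambda\mu s'^2$. Averaging, $|((a\cdot b)\xi\mid\eta)|\le1-\frac14\lambda\mu(s^2+s'^2)$. Also $|([c,d]\xi\mid\eta)|\le|(cd\xi\mid\eta)|+|(c\xi\mid d^*\eta)|\le\|c\|(s+s')$. With $\tau=|z|\|c\|$ and the inequality $3\tau s-\frac14s^2\le9\tau^2$,
\[
|((a\cdot b+zF_c(a,b))\xi\mid\eta)|\le1+\lambda\mu\bigl(3\tau s-\tfrac14s^2\bigr)+\lambda\mu\bigl(3\tau s'-\tfrac14s'^2\bigr)\le1+18\lambda\mu\tau^2,
\]
and $\lambda\mu\le\frac14$.
\end{proof}

\subsection*{The Albert algebra}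
Let $\mathbb O$ be the real alternative algebra of octonions and $H_3(\mathbb O)$ the real Jordan algebra of Hermitian $3\times3$ matrices over $\mathbb O$ with $a\circ b=\frac12(ab+ba)$. Its complexification $H_3(\mathbb O)_{\mathbb C}$, with $(a+ib)^*=a-ib$, carries a norm that makes it a $JB^*$-algebra, the \emph{Albert $JB^*$-algebra}. We use the following facts.
\begin{itemize}
\item[(A1)] (Wright--Youngson) The closed unit ball of a unital $JB^*$-algebra is the closed convex hull of $\{\exp(ih):h=h^*\}$. A $*$-isomorphism between finite-dimensional unital $JB^*$-algebras matches these sets, so it is isometric.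
\item[(A2)] \cite{SV,Adams} Every $h\in H_3(\mathbb O)$ is conjugate under the compact group $F_4=\operatorname{Aut}H_3(\mathbb O)$ to a real diagonal matrix. The subgroup fixing the three diagonal idempotents is $\operatorname{Spin}(8)$, which acts on the off-diagonal entries $(k_1,k_2,k_3)\in\mathbb O^3$ by its three inequivalent $8$-dimensional representations. It is transitive on the pairs $(k_1,k_2)\in S^7\times S^7$, and the stabilizer of $(1,1)$ is $G_2=\operatorname{Aut}\mathbb O$ acting entrywise. The group $G_2$ is transitive on the unit sphere $S^6\subset\operatorname{Im}\mathbb O$.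
\item[(A3)] \cite[Prop.~1]{FR} Let $g$ be an element of a $JB^*$-algebra with $U_g(g^*)=g$, and let $P_2(g)=U_gU_{g^*}$ be its Peirce-$2$ projection. If $\varphi(g)=1=\|\varphi\|$, then $\varphi=\varphi\circ P_2(g)$.
\end{itemize}
In $M_3(\mathbb C)^+$ the elements $g$ in (A3) are the partial isometries, and $P_2(g)x=gg^*xg^*g$.

\begin{lemma}\label{lem:albert}
Let $A=H_3(\mathbb O)_{\mathbb C}$. For each $\delta>0$ there is $t_0>0$ with $\|p+zF_c\|\le1+\delta|z|$ whenever $|z|\le t_0$ and $\|c\|\le1$.
\end{lemma}

\begin{proof}
Let $C=\{\exp(ih):h\in H_3(\mathbb O)\}$. By (A2) it consists of the images of the matrices $\operatorname{diag}(\zeta_1,\zeta_2,\zeta_3)$, $\zeta_j\in\mathbb T$, under $F_4$, so it is compact. The set $\{F_c:\|c\|\le1\}$ is compact, and $F_c(a,b)=3[L_b,L_a]c$. By (A1) and Lemma~\ref{lem:compact} it suffices to prove: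
\begin{equation}\label{eq:albertgoal}
u=\exp(ih),\ v=\exp(ik),\ \|\varphi\|=1=\varphi(u\circ v)\ \Longrightarrow\ \varphi\circ[L_u,L_v]=0 .
\end{equation}
The algebra $A$ does not come with a Hilbert space on which it acts, so the proof of Lemma~\ref{lem:operators} is not available. But $u$ and $v$ can be moved into a copy of $M_3(\mathbb C)^+$. The functional $\varphi$ still lives on all of $A$, so we must also know how this copy acts on a complement.

\emph{Reduction to $M_3(\mathbb C)$.} Elements of $F_4$ extend to isometric $*$-automorphisms of $A$ by (A1), so \eqref{eq:albertgoal} is invariant under $F_4$. Fix a unit $\mathbf i\in\operatorname{Im}\mathbb O$ and let $\mathbb K=\mathbb R+\mathbb R\mathbf i$. By (A2) we first make $h$ diagonal. Then $\operatorname{Spin}(8)$ fixes $h$, and we use it to make the entries $k_1,k_2$ of $k$ real. Finally $G_2$ fixes $h,k_1,k_2$, and we use it to move $k_3$ into $\mathbb K$. So we may assume $h,k\in H_3(\mathbb K)$. Identifying $\mathbf i$ with $i$ turns $H_3(\mathbb K)$ into the complex Hermitian matrices and $J=H_3(\mathbb K)_{\mathbb C}$ into $M_3(\mathbb C)^+$,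 with the operator norm by (A1). Then $u,v\in J$ are unitary matrices.

\emph{The complement of $J$.} Let $\mathbb K^\perp\subset\mathbb O$ be the orthogonal complement of $\mathbb K$. For $\omega\in\mathbb K^\perp$ we have $\bar\omega=-\omega$ and $\omega\mathbf i=-\mathbf i\omega$, so $\omega\beta=\bar\beta\omega$ for $\beta\in\mathbb K$. Left multiplication by $\mathbf i$ is an isometry that preserves $\mathbb K$, hence $\mathbb K^\perp$, and $\mathbf i(\mathbf i\omega)=-\omega$; so $\mathbb K^\perp$ is a left vector space over $\mathbb K$. A complement of $H_3(\mathbb K)$ in $H_3(\mathbb O)$ is formed by the matrices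
\[
[m]=\begin{pmatrix}0&m_3&-m_2\\-m_3&0&m_1\\m_2&-m_1&0\end{pmatrix},\qquad m=(m_1,m_2,m_3)^T\in(\mathbb K^\perp)^3,
\]
with entries $m_{jk}=\sum_l\epsilon_{jkl}m_l$, where $\epsilon_{jkl}$ is the sign of the permutation $jkl$ and is $0$ if two indices agree. We claim that
\begin{equation}\label{eq:complement}
a\circ[m]=\tfrac12[\tilde a^{T}m],\qquad\tilde a=\operatorname{tr}(a)1-a\qquad(a\in H_3(\mathbb K)).
\end{equation}
Since $m_{jl}a_{lk}=\bar a_{lk}m_{jl}=a_{kl}m_{jl}$, the entries of $2\,a\circ[m]$ are $m'_{jk}=\sum_l(a_{jl}m_{lk}+a_{kl}m_{jl})$. This expression and $[\tilde a^Tm]$ make sense for every $a\in M_3(\mathbb K)$ and are $\mathbb K$-linear in $a$, so it suffices to compare them for $a=E_{pq}$, where $m'_{jk}=\delta_{jp}m_{qk}+\delta_{kp}m_{jq}$. If $p=q$, row and column $p$ of $[m]$ are kept and the other entries are replaced by $0$. This removes $m_p$ and keeps the other two components, as $\tilde a^T=1-E_{pp}$ does. If $p\ne q$ and $r$ is the third index, then $m'_{pp}=m_{qp}+m_{pq}=0$, $m'_{pq}=m_{qq}=0=m'_{qp}$, and the only non-zero entries are $m'_{pr}=m_{qr}=-m'_{rp}$.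 As $\epsilon_{prq}=-\epsilon_{qrp}$, the result is $[m']$ with $m'_q=-m_p$ and the other components $0$, as for $\tilde a^T=-E_{qp}$. This proves \eqref{eq:complement}.

Let $Z_1,Z_2$ be the eigenspaces for $i$ and $-i$ of left multiplication by $\mathbf i$ on $(\mathbb K^\perp)_{\mathbb C}$, and $W_j=\mathbb C^3\otimes Z_j$. Then $A=J\oplus W_1\oplus W_2$. An element $\beta\in\mathbb K$ acts on $Z_1$ as the complex number $\beta$ and on $Z_2$ as $\bar\beta$. So for Hermitian $a$ the operator $L_a$ acts on $W_1$ through the matrix $\frac12\tilde a^T$ and on $W_2$ through its entrywise conjugate $\frac12\tilde a^*=\frac12\tilde a$ (acting on the factor $\mathbb C^3$). Both formulas are complex-linear in $a$, so they hold for all $a\in J=M_3(\mathbb C)$. Consequently, for $a,b\in J$ the three summands are invariant under $L_a$, and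
\begin{equation}\label{eq:commutators}
[L_a,L_b]=\begin{cases}x\mapsto\frac14[[a,b],x]&\text{on }J,\\-\frac14[a,b]^T&\text{on }W_1,\\\frac14[a,b]&\text{on }W_2,\end{cases}
\end{equation}
where the first line is \eqref{eq:assoc} with $\lambda=\frac12$. The operator $U_a=2L_a^2-L_{a\circ a}$ acts on $W_2$ through
\[
\tfrac12\bigl(\tilde a^{\,2}-\widetilde{a^2}\bigr)=a^2-\operatorname{tr}(a)a+\tfrac12\bigl(\operatorname{tr}(a)^2-\operatorname{tr}(a^2)\bigr)1=\operatorname{adj}(a),
\]
and on $W_1$ through the transpose. The last equality holds for invertible $a$ by the Cayley--Hamilton theorem, and for all $a$ by continuity.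

\emph{Conclusion.} The restriction $\varphi|_J$ has norm one. The dual norm of the operator norm is the trace norm, so the singular value decomposition gives $\varphi(x)=\sum_j\rho_j(x\xi_j\mid\eta_j)$ on $J$, with unit vectors $\xi_j,\eta_j$, $\rho_j>0$ and $\sum\rho_j=1$. The equation $\varphi(\frac12(uv+vu))=1$ writes $1$ as a convex combination of the numbers $(uv\xi_j\mid\eta_j)$ and $(vu\xi_j\mid\eta_j)$ of modulus at most $1$, so $uv\xi_j=vu\xi_j=\eta_j$. Let $Q$ be the projection onto the span of the $\xi_j$, let $g=uvQ=vuQ$, a non-zero partial isometry, and let $d=[u,v]$. Then $dQ=0$, so $dg^*=dQ(uv)^*=0$. Also $v^*u^*\eta_j=\xi_j=u^*v^*\eta_j$, so $d^*$ vanishes on the range of $g$, and $g^*d=0$. Finally $\varphi(g)=1$, so $\varphi=\varphi\circ U_gU_{g^*}$ by (A3).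

If $\operatorname{rank}g\ge2$, the unitary $(vu)^{-1}uv$ fixes a subspace of dimension at least $2$ of $\mathbb C^3$ and has determinant $1$, so it is the identity. Then $d=0$, and $[L_u,L_v]=0$ by \eqref{eq:commutators}. If $\operatorname{rank}g=1$, then $U_{g^*}[L_u,L_v]x=\frac14g^*(dx-xd)g^*=0$ for $x\in J$, while $U_{g^*}=0$ on $W_1$ and $W_2$ because all $2\times2$ minors of $g^*$ vanish. So $U_{g^*}[L_u,L_v]=0$. In both cases \eqref{eq:albertgoal} holds.
\end{proof}

\subsection*{Factor representations}
A \emph{non-commutative $JBW^*$-algebra} is a non-commutative $JB^*$-algebra that is a dual Banach space; its product is separately weak$^*$ continuous. It is a \emph{factor} if it is non-zero and has no weak$^*$ closed ideals other than $0$ and itself, and a factor is of \emph{type I} if the closed unit ball of its predual has an extreme point. A \emph{factor representation} of $A$ is a $*$-homomorphism with weak$^*$ dense range from $A$ into a factor, its \emph{target}; it is of type I if the target is. A \emph{$JC^*$-algebra} is a closed $*$-invariant subspace of some $B(\mathcal H)$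 that is closed under $\circ$. A unital algebra is \emph{quadratic} if $a^2\in\mathbb C\mathbf 1+\mathbb Ca$ for all $a$. We use:
\begin{itemize}
\item[(B1)] (Pay\'a--P\'erez--Rodr\'iguez; see \cite{CR}) The type I factor representations $\pi$ of a non-commutative $JB^*$-algebra form a faithful family. Since $*$-homomorphisms are contractive and injective ones are isometric, $\|x\|=\sup_\pi\|\pi(x)\|$.
\item[(B2)] (Alfsen--Shultz--St{\o}rmer, Shultz, Wright) A commutative $JBW^*$-factor is a $JC^*$-algebra or $H_3(\mathbb O)_{\mathbb C}$.
\item[(B3)] (Braun; Alvermann--Janssen; Pay\'a--P\'erez--Rodr\'iguez; see \cite{CR}) A non-commutative $JBW^*$-factor is commutative, or quadratic, or of the form $B^{(\lambda)}$ with $B$ a $W^*$-factor and $0\le\lambda\le1$.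
\end{itemize}

\begin{theorem}\label{thm:positive}
Let $A\ne0$ be a non-commutative $JB^*$-algebra such that the target of every type I factor representation of $A$ is commutative, or alternative, or of the form $B^{(\lambda)}$ with $B$ a $W^*$-factor and $0\le\lambda\le1$. Then $A$ has the vertex property if and only if $A$ is an alternative $C^*$-algebra. In particular:
\begin{enumerate}
\item[(1)] a non-zero (commutative) $JB^*$-algebra has the vertex property if and only if it is associative;
\item[(2)] for a $C^*$-algebra $B\ne0$ and $0<\lambda<1$, the algebra $B^{(\lambda)}$ has the vertex property if and only if $B$ is commutative.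
\end{enumerate}
\end{theorem}

\begin{proof}
One direction is \eqref{eq:known}. For the other, fix $c\in A$ with $\|c\|\le1$ and $\delta>0$. Let $\pi$ be a type I factor representation with target $T$. Then $\|\pi(c)\|\le1$ and $\pi(F_c(a,b))=F_{\pi(c)}(\pi(a),\pi(b))$, so (B1) gives $\|p_A+zF_c\|\le\sup_\pi\|p_T+zF_{\pi(c)}\|$. If $T$ is alternative, $F_{\pi(c)}=0$ by \eqref{eq:Fc}. If $T$ is a $JC^*$-algebra or some $B^{(\lambda)}$, Lemma~\ref{lem:operators} (with $\lambda=\frac12$ in the first case) gives the bound $1+\frac92|z|^2$. By (B2) the only other case is the Albert algebra, where Lemma~\ref{lem:albert} gives the bound $1+\delta|z|$ for $|z|\le t_0$. These bounds do not depend on $\pi$, so $\|p_A+zF_c\|\le1+\delta|z|$ for small $|z|$, and $F_c$ is null by Lemma~\ref{lem:firstorder}. If $A$ has the vertex property, all $F_c$ vanish, and \eqref{eq:Fc} and Lemma~\ref{lem:altcstar} show that $A$ is an alternative $C^*$-algebra.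

(1) If $A$ is commutative, so is every target, by weak$^*$ density of the range and separate weak$^*$ continuity of the product. So the vertex property forces $F_c=0$ for all $c$, and this is associativity because $\Sigma=0$. Conversely, an associative $JB^*$-algebra is a $C^*$-algebra by Lemma~\ref{lem:altcstar}, and \eqref{eq:known} applies.

(2) Realize $B$ as a $C^*$-algebra of operators. By Lemmas~\ref{lem:operators} and~\ref{lem:firstorder} every $F_c$ is null, so the vertex property and $\lambda\mu\neq0$ give $[c,[a,b]]=0$ for all $a,b,c\in B$. Let $a,b$ be self-adjoint. By the Kleinecke--Shirokov theorem, $[a,[a,b]]=0$ implies that $[a,b]$ has spectral radius $0$. As $i[a,b]$ is self-adjoint, its norm equals its spectral radius, so $[a,b]=0$. The self-adjoint elements span $B$, so $B$ is commutative. Conversely, if $B$ is commutative, then $B^{(\lambda)}=B$ and \eqref{eq:known} applies.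
\end{proof}

By (B3), every non-commutative $JB^*$-algebra that has the vertex property and is not an alternative $C^*$-algebra has a factor representation into a quadratic factor that is neither commutative, nor alternative, nor of the form $B^{(\lambda)}$.

\section{Finite-dimensional algebras}\label{sec:findim}

In finite dimension the quadratic factors are algebras $A(E,\times)$, so Theorems~\ref{thm:criterion} and~\ref{thm:positive} cover all simple algebras. Here ``isomorphic'' means $*$-isomorphic; by (A1), applied to the symmetrized algebras, such isomorphisms are isometric. We recall that a finite-dimensional $JB^*$-algebra is the $\ell_\infty$-sum of $*$-invariant simple unital ideals (the norm is the maximum of the norms of the components), and that the symmetrization of a finite-dimensional quadratic factor is the spin factor of a Euclidean space.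

\begin{theorem}\label{thm:findim}
Let $A\ne0$ be a finite-dimensional non-commutative $JB^*$-algebra. Then $A$ is the $\ell_\infty$-sum of simple ideals, and $A$ has the vertex property if and only if each simple ideal is isomorphic to $M_k(\mathbb C)$ for some $k\ge1$ or to an algebra $A(E,\times)$ such that $N$ spans $\Lambda^2E$.
\end{theorem}

\begin{proof}
\emph{Decomposition.} In a flexible algebra each map $[a,\cdot]$ is a derivation of $A^+$ (Schafer). Indeed $2[a,x]\circ x=(ax)x-x(xa)$ by flexibility, so $2[a,x]\circ x-[a,x^2]=(a,x,x)+(x,x,a)=0$, and one linearizes in $x$. Write $A^+$ as an $\ell_\infty$-sum of simple unital ideals $A_1,\dots,A_r$. If $e$ is the unit of $A_j^+$ and $x\in A_j$, then $[a,x]=[a,e\circ x]=[a,e]\circ x+e\circ[a,x]\in A_j$. Since $ax=a\circ x+\frac12[a,x]$ and $xa=a\circ x-\frac12[a,x]$, each $A_j$ is an ideal of $A$. It is simple, because its ideals are ideals of $A_j^+$. In particular it is a factor. By (B3) it is commutative, or quadratic, or $M_k(\mathbb C)^{(\lambda)}$. In the last case we may take $\frac12<\lambda\le1$, since $\lambda=\frac12$ is commutative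 and transposition exchanges $\lambda$ and $1-\lambda$.

\emph{Quadratic factors.} Let $I$ be a quadratic summand, so $I=\mathbb C\mathbf 1\oplus E_{\mathbb C}$ with $x\circ y=\langle x,y\rangle\mathbf 1$ and $x^*=\bar x$ on $E_{\mathbb C}$. By (A1) the norm of $I$ is the spin-factor norm. Fix $x\in E_{\mathbb C}$ and let $D=\frac12[x,\cdot]$, a derivation of $I^+$ with $D\mathbf 1=0$. For $0\ne y\in E_{\mathbb C}$ write $Dy=\alpha+w$. Then $0=D(y\circ y)=2\,y\circ Dy=2\alpha y+2\langle y,w\rangle\mathbf 1$, so $Dy\in E_{\mathbb C}$ and $\langle Dy,y\rangle=0$. Thus the trilinear form $\langle\frac12[x,y],z\rangle$ vanishes for $x=y$ and for $y=z$, and it is alternating. For $x,y\in E$ we have $[x,y]^*=-[x,y]$, so $\frac12[x,y]=i\,x\times y$ with $x\times y\in E$. The product of $I$ is then given by the formula of Section~\ref{sec:spin}. For unit vectors $x,y\in E$, Lemma~\ref{lem:defect} and $\|(ix)(iy)\|\le1$ give \eqref{eq:contr}. So $I=A(E,\times)$.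

\emph{Simple summands.} A commutative summand has the vertex property if and only if it is associative (Theorem~\ref{thm:positive}(1)), and then it is a simple commutative $C^*$-algebra, namely $\mathbb C=M_1(\mathbb C)$. The algebra $M_k(\mathbb C)^{(\lambda)}$ with $\frac12<\lambda<1$ has it only for $k=1$ (Theorem~\ref{thm:positive}(2)). The algebra $M_k(\mathbb C)$ has it by \eqref{eq:known}, and $A(E,\times)$ is decided by Theorem~\ref{thm:criterion}. So a summand has the vertex property if and only if it is of a listed type. It remains to pass between $A$ and its summands. Let $\pi_j:A\to A_j$ be the projections and $p_j=p_{A_j}$.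

\emph{From $A$ to the summands.} Let $A$ have the vertex property and let $G\in X_{A_j}$ be null. Put $F(a,b)=G(\pi_ja,\pi_jb)$. Looking at each component, $\|p_A+zF\|\le\max(\|p_j+zG\|,1)\le1+o(|z|)$. By Lemma~\ref{lem:firstorder}, $F$ is null, so $F=0$ and $G=0$.

\emph{From the summands to $A$.} Let every $A_j$ be of a listed type, let $F\in X_A$ be null, and fix $j$. We show that $\pi_jF=0$. For $f\in D(X_{A_j},p_j)$ the functional $G\mapsto f(\pi_jG|_{A_j\times A_j})$ lies in $D(X_A,p_A)$. So $\pi_jF|_{A_j\times A_j}$ is null, hence $0$. Let $A'=\bigoplus_{l\ne j}A_l$, let $x,y$ lie in the unit ball of $A'$, and let $(a,b,\varphi)$ be a norming triple for $A_j$. For $\zeta,\omega\in\mathbb T$ the elements $a+\zeta x$ and $b+\omega y$ have norm one, and the $A_j$-component of their product is $ab$. So $(a+\zeta x,b+\omega y,\varphi\pi_j)$ is a norming triple for $A$, and Lemma~\ref{lem:triples} gives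
\[
\varphi\pi_jF(a,b)+\zeta\,\varphi\pi_jF(x,b)+\omega\,\varphi\pi_jF(a,y)+\zeta\omega\,\varphi\pi_jF(x,y)=0 .
\]
The functions $1,\zeta,\omega,\zeta\omega$ are linearly independent on $\mathbb T^2$, so all four coefficients vanish. Let $\mathcal U$ be the unitary group if $A_j=M_k(\mathbb C)$, and $\mathcal U=S$ if $A_j=A(E,\times)$. In both cases $\mathcal U$ contains the unit $\mathbf 1_j$, spans $A_j$, and consists of vertices of the ball of $A_j$ (Lemma~\ref{lem:unitary}). For $w\in\mathcal U$ and $\varphi\in D(A_j,w)$, both $(\mathbf 1_j,w,\varphi)$ and $(w,\mathbf 1_j,\varphi)$ are norming triples. The first gives $\pi_jF(x,w)=0$ and $\pi_jF(x,y)=0$, and the second gives $\pi_jF(w,y)=0$. So $\pi_jF$ vanishes on $A'\times A_j$, $A'\times A'$ and $A_j\times A'$, and $\pi_jF=0$.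
\end{proof}

\begin{corollary}\label{cor:small}
If $A\neq0$ and $\dim A\le6$, then $A$ has the vertex property if and only if $A$ is an alternative $C^*$-algebra. In dimension $9$ this fails.
\end{corollary}

\begin{proof}
The second claim is Theorem~\ref{thm:main} for $A_3$, and one direction of the first is \eqref{eq:known}. A direct sum of alternative algebras is alternative. So by Theorem~\ref{thm:findim} and Lemma~\ref{lem:altcstar} it suffices to show: if $n=\dim E\le5$ and $N$ spans $\Lambda^2E$, then $A(E,\times)$ is alternative. Let $\phi(x,y,z)=\langle x\times y,z\rangle$, an alternating $3$-form. For an orthonormal basis $e_1,\dots,e_n$, we write $e_{jk}$ and $e_{jkl}$ for the wedge products of the dual basis.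

If $n\le1$, then $x\wedge y=0$ always, and $A(E,\times)$ is alternative by Lemma~\ref{lem:alt}. If $n=2$, then $\phi=0$, so $N=\{0\}$ does not span $\Lambda^2E\ne0$. If $n=3$, then $\phi=\kappa e_{123}$, which is Example~\ref{ex:three}: either $N=\{0\}$ or the algebra is alternative.

Let $n=4$. The Hodge dual of $\phi$ is a $1$-form, so $\phi=\kappa e_{123}$ in a suitable orthonormal basis, with $|\kappa|=|e_1\times e_2|\le1$. Let $E'=e_4^\perp$. Then $|x\times y|$ is $|\kappa|$ times the norm of the orthogonal projection of $x\wedge y$ onto $\Lambda^2E'$. Equality in \eqref{eq:contr} forces $x\wedge y\in\Lambda^2E'$, so $N$ does not span.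

Let $n=5$. The Hodge dual of $\phi$ is a $2$-form on a $5$-dimensional space, so it equals $\kappa_1e_{12}+\kappa_2e_{34}$ in a suitable orthonormal basis. Hence $\phi$ is a combination of $e_{345}$ and $e_{125}$. Put $E'=e_5^\perp$ and $\Omega x=e_5\times x$ for $x\in E'$. Then $\Omega$ is a skew operator on $E'$, $\|\Omega\|\le1$ by \eqref{eq:contr}, and $x\times y=\langle\Omega x,y\rangle e_5$ for $x,y\in E'$, because $\phi$ vanishes on triples from $E'$. Consider a non-zero element of $N$. Its $2$-plane meets the hyperplane $E'$, so the element is a multiple of $x\wedge y$, where $x\in E'$ and $y=te_5+y'$ are orthonormal, $y'\in E'$ and $y'\perp x$. Now $x\times y=-t\,\Omega x+\langle\Omega x,y'\rangle e_5$, so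
\[
1=|x\times y|^2=t^2|\Omega x|^2+\langle\Omega x,y'\rangle^2\le t^2+|y'|^2=1 .
\]
Therefore $|\langle\Omega x,y'\rangle|=|y'|$: either $y'=0$, or $|\Omega x|=1$ and $y'$ is a multiple of $\Omega x$. Since $x\wedge y=-t\,e_5\wedge x+x\wedge y'$, we obtain $N\subset(e_5\wedge E')\oplus N'$, where $N'\subset\Lambda^2E'$ is the span of the $x\wedge\Omega x$ with $x\in E_1=\{x\in E':|\Omega x|=|x|\}$. As $1+\Omega^2=1-\Omega^*\Omega\ge0$, the set $E_1=\ker(1+\Omega^2)$ is an $\Omega$-invariant subspace. If $E_1\ne E'$, then $N'\subset\Lambda^2E_1\ne\Lambda^2E'$. If $E_1=E'$, then $\Omega^2=-1$, and the map $x\wedge y\mapsto\Omega x\wedge\Omega y$ fixes each $x\wedge\Omega x$, hence $N'$ pointwise. In an orthonormal basis $f_1,\Omega f_1,f_2,\Omega f_2$ of $E'$ it sends $f_1\wedge f_2$ to $\Omega f_1\wedge\Omega f_2\ne f_1\wedge f_2$, so again $N'\ne\Lambda^2E'$. In both cases $N$ does not span $\Lambda^2E$.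
\end{proof}

The smallest dimension of a finite-dimensional non-alternative non-commutative $JB^*$-algebra with the vertex property is thus $7$, $8$ or $9$. We do not decide which.

\begin{thebibliography}{9}

\bibitem{Adams} Adams, \emph{Lectures on Exceptional Lie Groups}.

\bibitem{CR} Cabrera and Rodr\'iguez, \emph{Non-Associative Normed Algebras}, Vol.~2.

\bibitem{FR} Friedman and Russo, \emph{J. reine angew. Math.} 356 (1985).

\bibitem{Revisited} \emph{Non associative $C^*$-algebras revisited} (Q2760144), \texttt{https://mardi.schubotz.org/wiki/Item:Q2760144}.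

\bibitem{SV} Springer and Veldkamp, \emph{Octonions, Jordan Algebras and Exceptional Groups}.

\end{thebibliography}
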